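# Linear and Exponential Running Times for Resampling on a Cycle

## 1. Resampling, generators and the threshold contact process

Throughout, $C_n=\{0,1,\dots,n-1\}$ is the cycle with $n\ge 3$ sites, indices read modulo $n$, so that $i-1,i,i+1$ are three distinct sites.

**Definition 1 (resampling process).** Let $p\in[0,1)$. Each site of $C_n$ independently receives the value $0$ with probability $p$ and $1$ with probability $1-p$. As long as the configuration is not all-$1$, repeat: choose a site uniformly among those with value $0$, and give that site and its two neighbors fresh independent values, each $0$ with probability $p$ and $1$ with probability $1-p$. Let $E_n(p)$ be the expected number of these resamplings before the all-$1$ state is reached.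

*Example.* Take $n=5$ and the values $1,0,0,1,1$ at the sites $0,\dots,4$. If site $1$ is chosen, the sites $0,1,2$ are resampled; if site $2$ is chosen, the sites $1,2,3$ are. Both windows contain both zeros, so the process stops after this step with probability $(1-p)^3$.

The number $E_n(p)$ is finite for $p<1$. Each step produces three ones with probability $(1-p)^3$, and then the number of zeros drops by at least one. So from any configuration, the all-$1$ state is reached within $n$ steps with probability at least $(1-p)^{3n}>0$, and the number of blocks of $n$ steps needed is dominated by a geometric variable. For $p=1$ the all-$1$ state is never reached, which is why $p<1$.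

**Definition 2 (linear and exponential growth).** At a given $p$, the growth is linear if there is $C(p)<\infty$ with $E_n(p)\le C(p)\,n$ for all $n\ge3$. It is exponential if $\liminf_{n\to\infty}\frac1n\log E_n(p)>0$.

*Example.* A sequence equal to $2^n$ grows exponentially. A sequence equal to $n\log n$ is neither bounded by a multiple of $n$ nor exponentially growing, so the two notions do not exhaust all possibilities.

**Definition 3 (generator).** A continuous-time Markov chain on a finite set with jump rates $q(x,y)$ has generator $Lf(x)=\sum_{y}q(x,y)\,(f(y)-f(x))$. We use two textbook facts: $\frac{d}{dt}\mathbb E f(X_t)=\mathbb E\,(Lf)(X_t)$, and the backward equation, which says that $u_t(x)=\mathbb E^xf(X_t)$ satisfies $\dot u_t=Lu_t$.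

*Example.* On $\{0,1\}$ with a single rate $q(1,0)=1$ and $f(x)=x$ we get $Lf(x)=-x$. Both facts give $\mathbb E^1 X_t=e^{-t}$.

**Definition 4 (threshold contact process, TCP).** Let $G=\mathbb Z$ or $G=C_n$, and $p\in(0,1)$. For $A\subset G$ put $\partial A=\{x\notin A: x\text{ has a neighbor in }A\}$. The TCP is the Markov process of sets $A_t\subset G$ in which each $x\in A_t$ is removed at rate $1-p$ and each $x\in\partial A_t$ is added at rate $p$. Points of $A_t$ are called occupied. The state $\emptyset$ is absorbing; its hitting time is $\tau^{(n)}$ on $C_n$ and $\tau^{\mathbb Z}$ on $\mathbb Z$. The superscripts $0$, $B$, full on $P$ and $\mathbb E$ mean that the starting set is $\{0\}$, $B$, $C_n$.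

*Example.* On $\mathbb Z$ let $A=\{0,2\}$. Then $\partial A=\{-1,1,3\}$, and each of these three sites is added at rate $p$. Site $1$ has two occupied neighbors, but its rate is still $p$ and not $2p$; this is the meaning of "threshold".

**Definition 5 (attractive).** A process of sets is attractive if for any starting sets $B\subset C$ the two processes can be defined on one probability space with $A_t^B\subset A_t^C$ for all $t$.

*Example.* If points are never added and each present point is removed at rate $1$, the process is attractive: give every site one exponential clock and use it in both copies.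

## 2. A threshold between linear and exponential growth

Each resampling destroys the chosen zero but may create up to three new ones. For small $p$ one expects the zeros to die out after a number of steps proportional to $n$; for $p$ near $1$ one expects the zeros to sustain themselves for a very long time. The question is whether the change is sharp. The document *Criticality of resampling on the cycle / in the evolution model* conjectures that there is one number $p_c\in(0,1)$ with linear growth for every $p\in[0,p_c)$ and exponential growth for every $p\in(p_c,1)$. (It states the conjecture with the numerical estimate $p_c\approx0.62$; that value is not part of what is to be decided.) The answer is yes.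

**Theorem 1.** There is $p_c\in[\frac12,1)$ such that for every $p\in[0,p_c)$ there is $C(p)<\infty$ with $E_n(p)\le C(p)\,n$ for all $n\ge3$, and for every $p\in(p_c,1)$, $\liminf_n\frac1n\log E_n(p)>0$.

**Theorem 2.** With the same $p_c$:

1. For $p\in(0,1)$ and $n\ge3$, $E_n(p)=p\,n\,\mathbb E^0[\tau^{(n)}]$. Hence $E_n(p)/p$ is nondecreasing in $p$. If each $0$-site rings at rate $1$, the absorption time of the resampling process has the law of the extinction time of the TCP on $C_n$ started from a Bernoulli($p$) random set.
2. For $p\in(0,1)$, $E_n(p)\le p\,n\,\mathbb E^0[\tau^{\mathbb Z}]$ and $E_n(p)/n\to p\,\mathbb E^0[\tau^{\mathbb Z}]\in(0,\infty]$. For $0<p<p_c$ the limit is finite and the error is at most $Ce^{-cn}$.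
3. For $p\in(p_c,1)$, $e^{cn}\le E_n(p)\le e^{c'n}$ for all large $n$, with $0<c<c'<\infty$ depending on $p$.
4. $E_n(p_c)\ge c\,n\log n$ for large $n$, with $c>0$. Hence $E_n(p)=O(n)$ if and only if $p<p_c$.
5. $\frac12\le p_c\le\frac45$. (The upper bound uses a cited theorem of Holley and Liggett; nothing else depends on it.)

Whether $E_n(p_c)$ is subexponential is not addressed.

## 3. The triangle, the range $p<\frac13$, and a broken order

**The triangle.** For $n=3$ each step resamples the whole configuration. The number of resamplings is the number of failures before the first success in independent trials with success probability $(1-p)^3$ (the initial assignment is the first trial), so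
$$E_3(p)=\frac{1}{(1-p)^3}-1 .$$

**A drift bound.** Let $Z_k$ be the number of zeros after $k$ resamplings and let $\sigma$ be the total number of resamplings. At a step with $k<\sigma$ the chosen window contained at least one zero, and afterwards it contains $3p$ zeros on average, so the conditional expectation of $Z_{k+1}-Z_k$ is at most $3p-1$. Therefore
$$\mathbb E Z_{k\wedge\sigma}+(1-3p)\,\mathbb E[k\wedge\sigma]\le\mathbb E Z_0=np .$$
If $p<\frac13$, dropping the first term and letting $k\to\infty$ gives $E_n(p)\le\frac{p}{1-3p}\,n$: linear growth.

This stops exactly at $p=\frac13$. If no two zeros are adjacent, every window contains exactly one zero and the drift is exactly $3p-1$, so counting zeros one step at a time cannot reach further.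

**Comparing different $p$.** The conjecture needs more than good and bad values of $p$: it needs a single threshold. The natural plan is to couple the processes at $p<p'$ so that the zero set at $p$ stays inside the zero set at $p'$. This already fails for $p=p'$. Let every zero ring at rate $1$ and resample its window when it rings (the order of resamplings then has the same law as before). Start once from the zero set $\{1\}$ and once from $\{0,1\}$. In the first case site $1$ is initially resampled at rate $1$, in the second at rate $2$, since the ring of site $0$ also resamples site $1$. So as $t\downarrow0$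
$$P^{\{1\}}(\text{site }1\text{ is }0\text{ at time }t)=1-(1-p)t+O(t^2),\qquad P^{\{0,1\}}(\text{site }1\text{ is }0\text{ at time }t)=1-2(1-p)t+O(t^2).$$
The larger zero set has the smaller probability of a zero at site $1$, so no coupling can keep the order: the zero set is not attractive. More zeros also mean more erasing.

The way around this is to stop following the zeros, and to follow instead a family of functions that resampling either kills or leaves alone. Their expectations evolve under the TCP, which is attractive.

## 4. Mean-zero products and the dual process

Let $p\in(0,1)$ (clearly $E_n(0)=0$). Put $\eta_i=1$ if site $i$ has value $0$ and $\eta_i=0$ otherwise. Let each site with $\eta_i=1$ ring at rate $1$, and resample $i-1,i,i+1$ at a ring. The jump chain is the process of Definition 1.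

**Step 1: $E_n(p)$ as a time integral.** We pass from a count of steps to one-site expectations. The rings have total intensity $\sum_i\eta_i(t)\le n$, so the expected number of rings in $[0,t]$ is $\int_0^t\sum_i\mathbb E\,\eta_i(s)\,ds$. Letting $t\to\infty$, by monotone convergence,
$$E_n(p)=\int_0^\infty\sum_i\mathbb E\,\eta_i(t)\,dt.\tag{1}$$

**Step 2: functions adapted to resampling.** We look for functions on which the generator acts simply. The generator is
$$Lf=\sum_i\eta_i\,(R_if-f),$$
where $R_i$ averages over independent Bernoulli($p$) values of $\eta_{i-1},\eta_i,\eta_{i+1}$. Put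
$$g_i=1-\frac{\eta_i}{p},\qquad g_A=\prod_{i\in A}g_i,\qquad g_\emptyset=1 .$$
Under Bernoulli($p$), $g_i$ has mean $0$. So $R_ig_A=0$ as soon as $A$ meets $\{i-1,i,i+1\}$, that is, as soon as $i\in A\cup\partial A$; otherwise $R_ig_A=g_A$. Hence
$$Lg_A=-\sum_{i\in A\cup\partial A}\eta_i\,g_A .$$

**Step 3: recognizing the TCP.** We rewrite each term as a difference of $g$'s. For $i\in\partial A$ we have $\eta_i=p(1-g_i)$, so
$$-\eta_ig_A=p\,(g_{A\cup\{i\}}-g_A).$$
For $i\in A$, since $\eta_i^2=\eta_i$, we have $\eta_ig_i=(1-\tfrac1p)\eta_i=-(1-p)\tfrac{\eta_i}{p}=-(1-p)(1-g_i)$, so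
$$-\eta_ig_A=-\eta_ig_i\,g_{A\setminus\{i\}}=(1-p)\,(g_{A\setminus\{i\}}-g_A).$$
Altogether
$$Lg_A=\sum_{i\in\partial A}p\,(g_{A\cup\{i\}}-g_A)+\sum_{i\in A}(1-p)\,(g_{A\setminus\{i\}}-g_A)=(Qg_\cdot)(A),$$
where $Q$ is the generator of the TCP on $C_n$, acting on the variable $A$.

**Step 4: identification.** We solve the resulting equation. Put $u_t(A)=\mathbb E\,g_A(\eta_t)$. By Step 3, $\dot u_t=Qu_t$, a finite linear system. The initial values $\eta_i(0)$ are i.i.d. Bernoulli($p$), so $u_0(A)=\mathbf 1\{A=\emptyset\}$. By the backward equation, $v_t(A)=P^A(\tau^{(n)}\le t)=P^A(A_t=\emptyset)$ solves the same system with the same initial value. By uniqueness,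
$$\mathbb E\,g_A(\eta_t)=P^A(\tau^{(n)}\le t).\tag{2}$$

**Lemma 1 (duality).** For $p\in(0,1)$ and $n\ge3$,
$$E_n(p)=p\,n\,\mathbb E^0[\tau^{(n)}],\tag{3}$$
and the absorption time of the continuous-time resampling process has the law of the extinction time of the TCP on $C_n$ started from a Bernoulli($p$) random set.

*Proof.* From $\eta_i=p(1-g_i)$ and (2) with $A=\{i\}$, $\mathbb E\,\eta_i(t)=p\,P^{\{i\}}(\tau^{(n)}>t)=p\,P^0(\tau^{(n)}>t)$ by rotation. Insert this into (1) and use $\int_0^\infty P(\tau>t)\,dt=\mathbb E\tau$. For the second statement, $1-\eta_i=1-p+pg_i$, so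
$$P(\eta_t\equiv0)=\mathbb E\prod_i(1-p+pg_i)=\sum_{A\subset C_n}p^{|A|}(1-p)^{n-|A|}P^A(\tau^{(n)}\le t),$$
by expanding the product and using (2). The left side is the probability of absorption by time $t$. $\square$

*Check on the triangle.* Write $q=1-p$ and let $h_k$ be the expected extinction time on $C_3$ from $k$ occupied sites. From three sites, $h_3=h_2+\frac1{3q}$. From two sites, $(2q+p)h_2=1+2qh_1+ph_3$, that is, $h_2-h_1=\frac1{2q}+\frac p{6q^2}$. From one site, $(q+2p)h_1=1+2ph_2$, that is,
$$qh_1=1+2p(h_2-h_1)=1+\frac pq+\frac{p^2}{3q^2}=\frac{1+q+q^2}{3q^2},$$
where the last equality uses $p=1-q$. Thus $3p\,h_1=\frac{(1-q)(1+q+q^2)}{q^3}=\frac{1-q^3}{q^3}$, which is $E_3(p)$.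

Everything now concerns one TCP started from one site. We must show that $\mathbb E^0[\tau^{(n)}]$ is bounded in $n$ below a threshold and exponentially large above it.

## 5. Poisson events, paths and crossings

**The construction.** We build the TCP at all $p$ and from all starting sets at once. Give each site of $G$ an independent rate-$1$ Poisson process of *events*, each with an independent mark $U$ uniform on $[0,1]$. For parameter $p$, an event at $x$ with $U\le p$ is a *birth*: $x$ becomes occupied if at least one of $x-1,x,x+1$ is occupied just before, and otherwise nothing changes. An event at $x$ with $U>p$ is a *death*: $x$ becomes vacant. An unoccupied $x$ with an occupied neighbor is added at rate $p$, an occupied $x$ is removed at rate $1-p$: this is the TCP. Almost surely no two events are simultaneous.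

On $\mathbb Z$ we must check that this makes sense. For each $m\in\mathbb N$, each site has no event in $[0,m]$ with probability $e^{-m}>0$, independently, so a.s. there are such sites arbitrarily far left and right. They do not change during $[0,m]$ and cut $\mathbb Z$ into finite blocks, in each of which the finitely many events are carried out in order. So the process is defined from any initial set. The events after a time $s$ are independent of those before, which gives the Markov property; the law is invariant under translations and reflections.

**Lemma 2.** $A_t$ is increasing in the initial set and in $p$, and $A_t^{B\cup C}=A_t^B\cup A_t^C$. Consequently $\mathbb E^0\tau^{(n)}$ and, by (3), $E_n(p)/p$ are nondecreasing in $p$, and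
$$\mathbb E^0[\tau^{(n)}]\ge\tfrac1n\,\mathbb E^{\rm full}[\tau^{(n)}].\tag{4}$$

*Proof.* Each birth map and each death map is increasing in the set and commutes with unions. If $p<p'$, an event is either of the same type for both, or a death for $p$ and a birth for $p'$; in the latter case, if $A\subset A'$, then $A\setminus\{x\}$ is contained in the set obtained from $A'$ by a birth at $x$. Apply this event by event. For (4), additivity gives $\tau^{\rm full}=\max_x\tau^{\{x\}}\le\sum_x\tau^{\{x\}}$ on $C_n$, and the $n$ terms have equal means. $\square$

**Definition 6 (path).** A path on $[s,t]$ is a right-continuous step function $\gamma:[s,t]\to G$ with steps between neighbors such that (a) $\gamma$ jumps at a time $u\in(s,t]$ only if there is a birth at $\gamma(u)$ at time $u$, and (b) for no $u\in(s,t]$ is there a death at $\gamma(u)$ at time $u$.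

*Example.* Suppose that in $[0,3]$ the only events at the sites $0,1$ are a birth at $1$ at time $1$ and a death at $0$ at time $2$. The function with $\gamma=0$ on $[0,1)$ and $\gamma=1$ on $[1,3]$ is a path. The function $\gamma\equiv0$ is not a path on $[0,3]$, because of the death.

**Lemma 3 (paths and occupation).** $y\in A_t^B$ if and only if some path on $[0,t]$ leads from a point of $B$ to $y$. If $\gamma_1,\gamma_2$ are paths with $\gamma_1(u)=\gamma_2(u)$, then $\gamma_1$ up to time $u$ followed by $\gamma_2$ after time $u$ is a path.

*Proof.* On $\mathbb Z$ a path cannot jump onto a site without events, so it meets only finitely many possible jump times, and we may argue by induction over the events of a finite block. At a birth at $x$, the site $x$ is occupied afterwards iff one of $x-1,x,x+1$ was occupied before, and a path can be at $x$ afterwards iff it was at $x$ or jumps there from a neighbor. At a death at $x$, the site is vacant afterwards and no path may be there. Nothing changes at other sites. The second statement holds because conditions (a), (b) at times $\le u$ concern $\gamma_1$ only and at times $>u$ concern $\gamma_2$ only.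 $\square$

**Lemma 4 (crossing).** Let $\gamma_1,\gamma_2$ be paths on $[s,t]$ in $\mathbb Z$, or paths on $C_n=\{0,\dots,n-1\}$ that never step between $n-1$ and $0$. If $\gamma_1(s)<\gamma_2(s)$ and $\gamma_1(t)>\gamma_2(t)$, then $\gamma_1(u)=\gamma_2(u)$ for some $u\in[s,t]$.

*Proof.* In both cases the paths are integer-valued with steps $\pm1$. At a birth at $y$ each path either jumps to $y$ or does not jump. If both jump, the difference $\gamma_2-\gamma_1$ becomes $0$; if exactly one jumps, it changes by $\pm1$. There are no other jumps. An integer-valued function of this kind cannot go from positive to negative without taking the value $0$. $\square$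

**Lemma 5 (displacement).** Let $N_h$ be Poisson with mean $h$. For fixed $y$ and $d\ge1$, the probability that some path starting at $y$ at the beginning of a time interval $I$ of length $h$ reaches a site $\ge y+d$ in $I$ is at most $P(N_h\ge d)\le e^{2h-d}$. The same holds to the left. The same bound holds if the path may start at any site $\le y$.

*Proof.* Such a path visits $y+1,\dots,y+d$, and the first hitting times $u_1<\dots<u_d$ are times of events at these sites. Let $v_1$ be the time of the first event at $y+1$ in $I$, $v_2$ the first event at $y+2$ after $v_1$, and so on. By induction $v_i\le u_i$. The successive waiting times are i.i.d. exponential with mean $1$, so $v_d$ falls into $I$ with probability $P(N_h\ge d)\le e^{-d}\,\mathbb E e^{N_h}=e^{(e-1)h-d}\le e^{2h-d}$. $\square$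

## 6. The speed of a half-line

Following a process from one site through its possible extinction is awkward. A half-line never dies, and its right edge is one number.

**Definition 7 (edge, speed).** On $\mathbb Z$ start from $(-\infty,0]$ and put $r_t=\max A_t$, $m_p(t)=\mathbb E\,r_t$, and
$$\alpha(p)=\inf_{t>0}\frac{m_p(t)}{t}.$$

*Example.* If all events were births (formally $p=1$), the edge would advance by one at each event at the site just to its right, so $r_t$ would be Poisson with mean $t$ and the infimum would be $1$.

The definition needs $r_t$ to be finite and integrable. By Lemma 5 with $y=0$, $P(r_t\ge d)\le P(N_t\ge d)$ for $d\ge1$. Also $r_t$ is at least the first of the sites $0,-1,-2,\dots$ without events in $[0,t]$, and the distance to that site has a geometric law. Hence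
$$\mathbb E|r_t|<\infty,\qquad\mathbb E\,e^{\lambda r_t}<\infty\ \ (\lambda\ge0).$$

**Step 1: a random-walk bound.** This controls $r$ at many times by one time $h$. Let $X_i$ be the displacement, in $[(i-1)h,ih]$, of the edge of the process restarted at time $(i-1)h$ from the full half-line $(-\infty,r_{(i-1)h}]$. Given the events up to time $(i-1)h$, $X_i$ has the law of $r_h$, by translation invariance; so the $X_i$ are i.i.d. Since $A_{(i-1)h}\subset(-\infty,r_{(i-1)h}]$, monotonicity gives $r_{ih}\le r_{(i-1)h}+X_i$, so
$$r_{kh}\le X_1+\dots+X_k,\qquad X_i\ \text{i.i.d. with the law of }r_h.\tag{5}$$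

**Step 2: exponential moments.** This turns a negative mean into exponentially small probabilities. For $c\in\mathbb R$ and $Z=r_h-c$,
$$\mathbb EZ<0\ \Longrightarrow\ \mathbb E\,e^{\lambda Z}<1\ \text{ for some }\lambda>0.\tag{6}$$
By convexity, $(e^{\lambda Z}-1)/\lambda$ decreases to $Z$ as $\lambda\downarrow0$, and for $0<\lambda\le1$ it lies between the integrable variables $Z$ and $e^Z-1$. By dominated convergence $(\mathbb E e^{\lambda Z}-1)/\lambda\to\mathbb EZ<0$.

**Lemma 6.** $\alpha(p)\le2p-1$. In particular $\alpha(p)\in[-\infty,1]$.

*Proof.* We compute $m_p(h)$ to first order. If $r_h\ge1$ there was a birth at site $1$ in $[0,h]$, so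
$$\mathbb E\,r_h^+=\sum_{d\ge1}P(r_h\ge d)\le(1-e^{-ph})+\sum_{d\ge2}P(N_h\ge d)\le ph+h^2,$$
because $\sum_{d\ge2}P(N_h\ge d)=\mathbb E N_h-P(N_h\ge1)=h-1+e^{-h}\le h^2$. If there is exactly one event at site $0$ in $[0,h]$, a death, and none at site $1$, then site $1$ is never occupied, site $0$ ends vacant, and $r_h\le-1$. This has probability $(1-p)he^{-2h}$. So $m_p(h)/h\le p+h-(1-p)e^{-2h}$, and $h\to0$ gives the claim. $\square$

**Lemma 7.** For $0<p<p'<1$, $\alpha(p')\ge\alpha(p)+2(p'-p)$.

*Proof.* This lemma makes the sign of $\alpha$ change at one point. We switch from $p$ to $p'$ one short time slot at a time. Fix $t>0$ and $N$, put $\delta=t/N$, and let $H_k$ be the process from $(-\infty,0]$, built from the common events, with parameter $p'$ on $[0,k\delta]$ and $p$ afterwards. So $H_0$ is the $p$-process and $H_N$ the $p'$-process on $[0,t]$. All $H_k$ lie between these two, so their edges at time $t$ are integrable.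

*One slot.* $H_k$ and $H_{k+1}$ agree up to time $k\delta$; let $A$ be their common state then and $r=\max A$. At time $(k+1)\delta$ they are in states $B\subset B'$ respectively, and afterwards both use $p$ for a time $v=t-(k+1)\delta$. Write $r_v^D$ for the edge after this further time of the $p$-process started from $D$ at time $(k+1)\delta$, with $r_v^D=-\infty$ if it is empty. The edge $r_v^B$ is finite, since $B$ contains all sites of $(-\infty,0]$ without events in $[0,t]$ and these stay occupied.

*The gain if $x:=\max B'>\max B$.* Here $B\cup\{x\}\subset B'$ and $B\subset(-\infty,x-1]$, so by additivity and monotonicity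
$$r_v^{B'}-r_v^B\ge(r_v^{\{x\}}-r_v^B)^+\ge(r_v^{\{x\}}-r_v^{(-\infty,x-1]})^+=r_v^{(-\infty,x]}-r_v^{(-\infty,x-1]}.$$
Given the events up to time $(k+1)\delta$, the right side has conditional expectation $(x+m_p(v))-(x-1+m_p(v))=1$. If $\max B'=\max B$, the difference $r_v^{B'}-r_v^B$ is still $\ge0$. So $\mathbb E[r_t^{H_{k+1}}-r_t^{H_k}]\ge P(\max B'>\max B)$.

*The probability of a gain.* Given $A$, suppose that there is exactly one event at the two sites $r,r+1$ in the slot $(k\delta,(k+1)\delta]$ and that its mark lies in $(p,p']$. This has probability $2\delta e^{-2\delta}(p'-p)$.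

- If the event is at $r+1$: for $p'$ it is a birth, and $r$ is still occupied, so $r+1\in B'$. For $p$ it is a death, so $r+1$ is never occupied in the slot, hence nothing to the right of $r$ is, and $B\subset(-\infty,r]$.
- If the event is at $r$: for $p'$ it is a birth, so $r\in B'$. For $p$, site $r$ dies and is not reborn, and $r+1$, hence everything to the right of $r$, is never occupied, so $\max B<r$.

In both cases $\max B'>\max B$. Summing over the $N$ slots, $m_{p'}(t)-m_p(t)\ge2te^{-2t/N}(p'-p)$. Let $N\to\infty$ and divide by $t$: $m_{p'}(t)/t\ge m_p(t)/t+2(p'-p)\ge\alpha(p)+2(p'-p)$ for every $t>0$. Take the infimum over $t$. $\square$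

**Lemma 8.** If $\alpha(p)<0$, then $P^0(\tau^{\mathbb Z}>t)\le Ce^{-ct}$ for some $C,c>0$; in particular $\mathbb E^0\tau^{\mathbb Z}<\infty$.

*Proof.* Here the two half-line processes squeeze the process from $\{0\}$. Choose $h$ with $\mathbb E\,r_h<0$. By (6) with $c=0$, $\rho:=\mathbb E e^{\lambda r_h}<1$ for some $\lambda>0$, and by (5), $P(r_{kh}\ge0)\le\mathbb E e^{\lambda r_{kh}}\le\rho^k$. If $A_{kh}^0\ne\emptyset$, its points lie between the left edge $l_{kh}$ of the process from $[0,\infty)$ and $r_{kh}$. So $l_{kh}\le r_{kh}$, and therefore $r_{kh}\ge0$ or $l_{kh}\le0$. By reflection $P^0(\tau^{\mathbb Z}>kh)\le2\rho^k$. $\square$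

## 7. From the line to the cycle

Lemma 8 is about $\mathbb Z$; we need $C_n$. Let $\pi:\mathbb Z\to C_n$ be reduction modulo $n$. Sharing one Poisson process among all points of a fiber $\pi^{-1}(x)$ would not give the TCP on $\mathbb Z$, whose sites need independent clocks. The remedy is to tie each site of the cycle to only one point of its fiber, chosen according to the current state.

**Lemma 9.** For all $n\ge3$, $\tau^{(n)}$ from $\{0\}$ is stochastically dominated by $\tau^{\mathbb Z}$ from $\{0\}$.

*Proof.* We construct a Markov coupling $(A_t,B_t)$ of the TCPs on $C_n$ and $\mathbb Z$, both from $\{0\}$, with $B_t$ finite and $A_t\subset\pi(B_t)$. Given $(A,B)$ with $A\subset\pi(B)$, choose by a fixed rule for each $x\in A$ a point $\hat x\in B\cap\pi^{-1}(x)$. For each $x\in\partial A$ choose a neighbor $y\in A$ and let $\hat x$ be the neighbor of $\hat y$ that projects to $x$ (unique, since $n\ge3$). The transitions are: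

- for $x\in A$, at rate $1-p$: remove $x$ from $A$ and $\hat x$ from $B$;
- for $x\in\partial A$, at rate $p$: add $x$ to $A$ and $\hat x$ to $B$ (no change of $B$ if $\hat x\in B$ already);
- each $v\in B$ not of the form $\hat x$ with $x\in A$ is removed from $B$ at rate $1-p$, and each $v\in\partial B$ not of the form $\hat x$ with $x\in\partial A$ is added to $B$ at rate $p$, with $A$ unchanged.

**Step 1: the marginals are right.** For $A$ this is immediate. The points $\hat x$, $x\in A\cup\partial A$, lie in distinct fibers, so they are distinct. Each $v\in B$ is therefore removed through exactly one listed transition, at rate $1-p$. If $x\in\partial A$ and $\hat x\notin B$, then $\hat x\in\partial B$, because its neighbor $\hat y$ is in $B$; so only points of $\partial B$ are added, each through exactly one listed transition, at rate $p$. The rates of each coordinate depend only on that coordinate and are the TCP rates, so each coordinate is a TCP.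

**Step 2: the inclusion is kept.** In the first two kinds of transition only the fiber of $x$ is affected, and there $A\subset\pi(B)$ holds afterwards. If a point $v$ is removed alone and $\pi(v)\in A$, then $v$ is not the chosen lift of $\pi(v)$, so that lift remains and $\pi(v)\in\pi(B\setminus\{v\})$. Separate additions do no harm.

**Step 3: no explosion.** Since $|\partial B|\le2|B|$, the number of additions to $B$ is dominated by a Yule process, and all other transitions have total rate at most $|B|+n$. So only finitely many transitions occur in finite time.

When $B_t=\emptyset$ also $A_t=\emptyset$, so $\tau^{(n)}\le\tau^{\mathbb Z}$ in the coupling. $\square$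

## 8. A contour lemma for oriented percolation in a strip

For long survival we compare with a discrete model in which almost all sites are good. Let
$$\Lambda=\{(x,k)\in\mathbb Z^2:0\le x\le M,\ 0\le k\le K,\ x+k\text{ even}\},$$
each site being *open* or *closed* at random. Let $W_0=\{x:(x,0)\in\Lambda\text{ open}\}$ and
$$W_{k+1}=\{x:(x,k+1)\in\Lambda\text{ open, and }x-1\in W_k\text{ or }x+1\in W_k\}.$$

*Example.* For $M=2$, $K=1$ we have $\Lambda=\{(0,0),(2,0),(1,1)\}$. If $(0,0)$ and $(1,1)$ are open and $(2,0)$ is closed, then $W_0=\{0\}$ and $W_1=\{1\}$. If $(1,1)$ is closed, $W_1=\emptyset$ whatever the others do.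

**Lemma 10.** Let $D\ge1$, $\varepsilon_D=(4e^2)^{-4D}$, and suppose that $P(\text{all sites of }\mathcal S\text{ closed})\le\varepsilon_D^{|\mathcal S|/D}$ for all $\mathcal S\subset\Lambda$. If $M\ge6$ and $K=\lfloor e^{M-2}\rfloor$, then $P(W_K\ne\emptyset)\ge\frac12$.

*Proof.* **Step 1: tiles and oriented edges.** We turn $W_K=\emptyset$ into a picture with an interface. For $x+k$ even let the tile $(x,k)$ be the square with corners $(x\pm1,k)$, $(x,k\pm1)$. These squares tile the plane. Their corners are the points with odd coordinate sum; tiles sharing a side have centers differing by $(\pm1,\pm1)$; and a side whose end points have $x$-coordinates $j,j+1$ separates two tiles whose centers have $x$-coordinates $j$ and $j+1$. Call a tile *wet* if $k\le-1$ (any $x$), or if $(x,k)\in\Lambda$ and $x\in W_k$; call it *dry* otherwise. Assume $W_K=\emptyset$. Then there are only finitely many wet tiles with $k\ge0$, all with $k\le K-1$.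

A side between a wet and a dry tile is a *boundary edge*; orient it with the wet tile on its right. Upper sides of wet tiles are then traversed in direction $(1,\pm1)$ (*good* edges) and lower sides of wet tiles in direction $(-1,\pm1)$ (*bad* edges).

**Step 2: a successor map.** We join the edges to trails. Go once counterclockwise around a corner. When we cross an edge, we pass from the right to the left of the ray pointing away from the corner; so a change wet→dry crosses an outgoing edge and a change dry→wet an incoming one. The changes alternate, so at each corner the numbers of incoming and outgoing boundary edges agree. Fix at every corner a bijection from incoming to outgoing boundary edges. The resulting successor map is a bijection of the set of boundary edges.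

**Step 3: a trail from left to right.** We show that one trail crosses the whole strip. Consider boundary edges over $[j,j+1]$ with $j\le-2$ (left edges). Both adjacent tiles have centers with $x$-coordinate $\le-1$, hence are wet exactly if their level is $\le-1$. So the left edges are exactly the upper sides of level $-1$ tiles, one for each $j\le-2$, all directed to the right. The same holds for $j\ge M+1$ (right edges). At a corner with $x$-coordinate $\le-2$ only left edges meet, so the left edge over $[j,j+1]$ is the successor of the left edge over $[j-1,j]$, for every $j\le-2$. Let $e_0$ be the left edge over $[-2,-1]$. Its backward orbit consists of all left edges, so its orbit is infinite; as the successor map is a bijection, no edge of the orbit repeats. Hence the forward orbit of $e_0$ never returns to a left edge. The remaining boundary edges, over $[j,j+1]$ with $-1\le j\le M$, are sides of wet tiles of level $\ge0$ or upper sides of level $-1$ tiles, so there are finitely many. The forward orbit must therefore reach the right edges.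

**Step 4: a segment with many good edges.** We cut out a piece inside the strip. Along the trail the $x$-coordinate of the corner changes by $\pm1$ in each step, from $-1$ to values beyond $M+1$. Take the first visit to a corner with $x=M-1$ and the last previous visit to a corner with $x=1$. The segment between has $\ell$ distinct edges, $g$ of them good, and all its corners satisfy $1\le x\le M-1$. Good edges increase $x$ by one and bad ones decrease it by one, so $2g-\ell=M-2$; hence $\ell\ge M-2$ and $g\ge\ell/2$.

**Step 5: closed sites.** A good edge of the segment separates a wet tile $(x_0,k_0)$ from a dry tile $(x_1,k_0+1)$, $|x_1-x_0|=1$. By Step 1, $x_0,x_1$ are the $x$-coordinates of the end points of the edge, so $1\le x_1\le M-1$. A dry tile outside $\Lambda$ is excluded here, since $k_0+1\ge0$ (the tile is dry) and $k_0+1\le K$. So $(x_1,k_0+1)\in\Lambda$. It is not in $W_{k_0+1}$ although it is at level $0$ or has $x_0\in W_{k_0}$ as a neighbor below; hence it is closed. Each closed site arises in this way from at most two good edges, its lower sides. So the segment determines at least $g/2\ge\ell/4$ distinct closed sites.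

**Step 6: counting.** Corners of boundary edges have levels between $-1$ and $K$, so there are at most $K+2$ starting corners $(1,k)$, and at most $4^\ell$ continuations with $\ell$ edges. The list of directed edges determines the set of sites in Step 5. By the hypothesis, each such list has probability at most $\varepsilon_D^{\ell/(4D)}=(4e^2)^{-\ell}$, so
$$P(W_K=\emptyset)\le(K+2)\sum_{\ell\ge M-2}4^\ell(4e^2)^{-\ell}=(K+2)\sum_{\ell\ge M-2}e^{-2\ell}\le2(e^{M-2}+2)\,e^{-2(M-2)}\le\tfrac12,$$
where we used $(1-e^{-2})^{-1}\le2$ and $M\ge6$. $\square$

## 9. The critical parameter and linear growth below it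

**Lemma 11.** There is $p_1<1$ with $\alpha(p)>0$ for all $p\in(p_1,1)$.

*Proof.* We use the crudest possible blocks: three neighboring sites during a time $T$ without any death. Let $n\ge9$, $C_n=\{0,\dots,n-1\}$, $M=n-3$. Call $(x,k)$ open if in $(kT,(k+1)T]$ there is no death at $x,x+1,x+2$ and at least one birth at each of $x$ and $x+2$. This has probability $e^{-3T(1-p)}(1-e^{-pT})^2$.

**Step 1: open sites carry occupation upward.** If $x+1$ is occupied at time $kT$ and $(x,k)$ is open, then $x+1$ stays occupied during the slot, so $x$ and $x+2$ become occupied at their births and are occupied at time $(k+1)T$. Start from the full state. We claim that $x\in W_k$ implies that $x+1$ is occupied at time $kT$. For $k=0$ this is clear. If $x\in W_{k+1}$, it has a parent $x'\in\{x-1,x+1\}$ in $W_k$; then $x'+1$ is occupied at time $kT$ and $(x',k)$ is open, so $x'$ and $x'+2$ are occupied at time $(k+1)T$, and one of them is $x+1$. Hence $W_K\ne\emptyset$ implies survival to time $KT$.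

**Step 2: the hypothesis of Lemma 10.** Sites with $k\ne k'$ or $|x-x'|\ge3$ use disjoint parts of the events. By parity, a site conflicts with at most two others, $(x\pm2,k)$. Choosing sites greedily, every $\mathcal S$ contains at least $|\mathcal S|/3$ independent sites. Choose $T$ large and then $p_1<1$ close to $1$, not depending on $n$, so that at $p_1$ a site is closed with probability at most $\varepsilon_3$. Then Lemma 10 applies with $D=3$.

**Step 3: conclusion.** With $K=\lfloor e^{n-5}\rfloor$ we get $\mathbb E^{\rm full}\tau^{(n)}\ge\frac12KT$ at $p_1$. By Lemma 9 and (4), $\mathbb E^0\tau^{\mathbb Z}\ge\mathbb E^0\tau^{(n)}\ge\frac1n\mathbb E^{\rm full}\tau^{(n)}\to\infty$, so $\mathbb E^0\tau^{\mathbb Z}=\infty$. By Lemma 8, $\alpha(p_1)\ge0$, and Lemma 7 gives $\alpha(p)>0$ for $p>p_1$. $\square$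

**Definition 8.** $p_c:=\sup\{p\in(0,1):\alpha(p)\le0\}$.

By Lemma 6, $\alpha(\frac12)\le0$, so $p_c\ge\frac12$. By Lemma 11, $p_c\le p_1<1$. For $p>p_c$ we have $\alpha(p)>0$ by definition. For $0<p<p_c$ there is $p''>p$ with $\alpha(p'')\le0$, so Lemma 7 gives $\alpha(p)\le\alpha(p'')-2(p''-p)<0$.

**Proof of the first half of Theorem 1.** For $0<p<p_c$, (3), Lemma 9 and Lemma 8 give
$$E_n(p)=p\,n\,\mathbb E^0[\tau^{(n)}]\le p\,n\,\mathbb E^0[\tau^{\mathbb Z}],\qquad\mathbb E^0[\tau^{\mathbb Z}]<\infty,$$
for all $n\ge3$. For $p=0$, $E_n(p)=0$. $\square$

## 10. Paths that follow a line of slope $\alpha$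

For $p>p_c$ possibly close to $p_c$ the blocks of Lemma 11 are useless, since deaths are frequent. All we know is $\alpha(p)>0$, a statement about the edge of a process started from a half-line. We first extract from it actual paths of slope $\alpha$. From now on fix $p$ with $\alpha=\alpha(p)>0$, so $0<\alpha\le1$.

**Lemma 12.** Let $\delta\in(0,1]$. As $T\to\infty$, with probability tending to $1$ there is a path $\gamma$ on $[0,T]$ in $\mathbb Z$ with $|\gamma(t)-\alpha t|\le\delta T$ for all $t\in[0,T]$.

*Proof.* **Step 1: choice of constants.** Let $\varepsilon'\in(0,\frac12)$, $\delta'=\delta/10$, $\sigma=\varepsilon'\delta'$. As $\alpha$ is an infimum, there is $h$ with $m_p(h)<(\alpha+\sigma)h$, and (6) with $c=(\alpha+\sigma)h$ gives $\lambda>0$ with $\mathbb E e^{\lambda(r_h-(\alpha+\sigma)h)}\le1$. We first take $T=Kh$ with $K\in\mathbb N$ and prove the bound $\frac\delta2T$ instead of $\delta T$. For general $T\ge h$ apply this to $T'=h\lceil T/h\rceil\le2T$ and restrict the path to $[0,T]$, since $\frac\delta2T'\le\delta T$. By (5) and Markov's inequality,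
$$P\big(r_{jh}\ge(\alpha+\sigma)jh+m\big)\le e^{-\lambda m}\qquad(m\ge0,\ j\ge0).\tag{7}$$

**Step 2: the edge is not too low at time $T$.** The upper tail (7) and the fact that $\alpha$ is an infimum together bound the lower tail. Let $Y=r_T/T-\alpha$. Then $\mathbb EY\ge0$ by the definition of $\alpha$, so by (7)
$$\mathbb EY^-\le\mathbb EY^+\le\sigma+\int_0^\infty P(Y\ge\sigma+v)\,dv\le\sigma+\int_0^\infty e^{-\lambda vT}dv=\sigma+\frac1{\lambda T}.$$
By Markov's inequality $P(r_T<(\alpha-\delta')T)\le\varepsilon'+\frac1{\lambda\delta'T}$.

**Step 3: no process is too fast.** Let $F_1$ be the event that for all $0\le i<j\le K$ and all integers $|y|\le2T$, the process started at time $ih$ from $(-\infty,y]$ has at time $jh$ its edge at most $y+\alpha(j-i)h+2\delta'T$. By (7) with $m=\delta'T$, and $\sigma(j-i)h\le\sigma T\le\delta'T$, we get $P(F_1^c)\le(K+1)^2(4T+1)e^{-\lambda\delta'T}\to0$.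

**Step 4: no large moves between grid times.** Let $F_2$ be the event that for all $i<K$ and integers $|y|\le2T$, no path starting at $y$ at time $ih$ gets to distance $\ge\delta'T$ from $y$ during $[ih,(i+1)h]$. By Lemma 5, $P(F_2^c)\le2K(4T+1)e^{2h-\delta'T}\to0$.

**Step 5: the path.** Work on $\{r_T\ge(\alpha-\delta')T\}\cap F_1\cap F_2$. Let $\gamma$ be a path from some $x\le0$ at time $0$ to $r_T$ at time $T$. At grid times it is not too high: $\gamma(0)\le0$, and for $i\ge1$, $\gamma(ih)\le r_{ih}\le\alpha ih+2\delta'T$ by $F_1$ with start time $0$ and $y=0$. It is also not too low: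
$$\gamma(ih)\ge\alpha ih-3\delta'T-1 .$$
For $i=K$ this is clear. If it failed for some $i<K$, then $\gamma(ih)\le y:=\lfloor\alpha ih-3\delta'T-1\rfloor$, and $|y|\le2T$ for $T$ large. The rest of $\gamma$ is a path from $(-\infty,y]$ at time $ih$ to $r_T$, so by $F_1$
$$r_T\le y+\alpha(T-ih)+2\delta'T\le\alpha T-\delta'T-1,$$
a contradiction. In particular $|\gamma(ih)|\le2T$ for $T$ large, so $F_2$ applies to $\gamma$ on each $[ih,(i+1)h]$. As $\alpha\le1$, for $t\in[ih,(i+1)h]$ we get
$$|\gamma(t)-\alpha t|\le\delta'T+(3\delta'T+1)+h=4\delta'T+1+h\le5\delta'T=\tfrac\delta2T$$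
for $T$ large. By Steps 2–4 the failure probability has $\limsup_{T\to\infty}\le\varepsilon'$, and $\varepsilon'$ was arbitrary. $\square$

## 11. Three-tube blocks and exponential growth above $p_c$

By reflection, Lemma 12 also gives paths of slope $-\alpha$. Paths of opposite slopes must meet by Lemma 4, and at a meeting point one can change from one to the other. A zigzag of right-going and left-going paths never drifts away, so it fits into the cycle. We arrange such paths in blocks and let Lemma 10 supply the long zigzags.

**Step 1: the blocks.** Let $a$ be large, $S=a/\alpha$, $w=a/10$, $\theta=S/5$, so that $\alpha\theta=2w$. To $(x,k)$ with $x+k$ even associate the space-time point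
$$z=(y_z,t_z)=\big((x+2)a,\ \theta+3kS\big)$$
and three tubes, each consisting of the points within horizontal distance $w$ of a centerline:

- $R(z)$: centerline through $(y_z,t_z)$ with slope $+\alpha$, times $[t_z-\theta,\ t_z+2S+\theta]$;
- $L_1(z)$: centerline through $(y_z+a,t_z+S)$ with slope $-\alpha$, times $[t_z+S-\theta,\ t_z+3S+\theta]$; it passes through $(y_z-a,t_z+3S)$;
- $L_2(z)$: centerline through $(y_z+2a,t_z+2S)$ with slope $-\alpha$, times $[t_z+2S-\theta,\ t_z+3S+\theta]$; it passes through $(y_z+a,t_z+3S)$.

Here slope means displacement per unit time. The centerline of $R(z)$ also passes through $(y_z+a,t_z+S)$ and $(y_z+2a,t_z+2S)$, where it meets those of $L_1(z)$ and $L_2(z)$. The points associated with $(x-1,k+1)$ and $(x+1,k+1)$ are $(y_z-a,t_z+3S)$ and $(y_z+a,t_z+3S)$, the points where $L_1(z)$ and $L_2(z)$ deliver.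

Call $(x,k)$ *open* if each of the three tubes contains a path running through its whole time range inside the tube. For open sites fix such paths $\gamma_R(z),\gamma_{L_1}(z),\gamma_{L_2}(z)$.

**Step 2: closed sites are rare.** All tubes have duration at most $2.4S$. Apply Lemma 12 with $T=2.4S$ and $\delta=\alpha/48$, so that $\delta T=a/20=w/2$. Use reflection for $L_1,L_2$, and for $L_2$ restrict the path to its shorter time range. The starting point of the centerline is rounded to an integer, at a cost of at most $1\le w/2$ (for $a\ge20$); the translated path then stays within $w/2+1\le w$ of the centerline. So for $a$ large, $P((x,k)\text{ closed})\le\varepsilon_{21}$ for every $(x,k)$. Fix such an $a=a(p)$.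

**Step 3: limited dependence.** Using $\alpha\theta=0.2a$ and $w=0.1a$, the tube $R(z)$ lies over $[y_z-0.3a,\,y_z+2.3a]$, $L_1(z)$ over $[y_z-1.3a,\,y_z+1.3a]$ and $L_2(z)$ over $[y_z+0.7a,\,y_z+2.3a]$. So all three lie in
$$[y_z-1.3a,\ y_z+2.3a]\times[t_z-0.2S,\ t_z+3.2S].$$
Whether $(x,k)$ is open depends only on events inside its tubes. So sites with $|x-x'|\ge4$ or $|k-k'|\ge2$ use disjoint regions. For a given site at most $7\cdot3=21$ sites, itself included, violate this. By greedy selection every $\mathcal S$ contains at least $|\mathcal S|/21$ independent sites, so the hypothesis of Lemma 10 holds with $D=21$.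

**Step 4: placing the blocks on the cycle.** Let $M=\lfloor(n-1)/a\rfloor-5$ and let $n$ be so large that $M\ge6$. For $0\le x\le M$ all tubes lie over $[0.7a,\,(M+4.3)a]\subset[0,n-1]$. So they can be placed in $C_n=\{0,\dots,n-1\}$. The tube paths never step between $n-1$ and $0$, Lemma 4 applies to them, and they and their concatenations are paths of the TCP on $C_n$.

**Step 5: the paths meet.** Let an $R$-centerline and an $L$-centerline cross at $(y_P,t_P)$, with both tube paths defined on $[t_P-\theta,t_P+\theta]$. At time $t_P-\theta$ the $R$-path is at most $y_P-2w+w<y_P$ and the $L$-path is at least $y_P+2w-w>y_P$. At time $t_P+\theta$ the order is reversed. By Lemma 4 they meet at a time in $[t_P-\theta,t_P+\theta]$.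

**Step 6: following $W_k$.** Start from the full configuration at time $0$. We claim: if $x\in W_k$, with associated point $z$, then some path from time $0$ leads to a point of $\gamma_R(z)$ at a time $\le t_z+\theta$.

For $k=0$, $\gamma_R(z)$ itself starts at time $t_z-\theta=0$. Now let $x'\in W_{k+1}$ with a parent $x\in W_k$, and let $z$ belong to $(x,k)$. Take the path given by the claim for $x$, and continue along $\gamma_R(z)$.

- If $x'=x-1$: near $(y_z+a,t_z+S)$ the path $\gamma_R(z)$ meets $\gamma_{L_1}(z)$, at a time in $t_z+[0.8S,1.2S]$. Change to $\gamma_{L_1}(z)$. With $z'=(y_z-a,t_z+3S)$, the point of $(x-1,k+1)$, it meets $\gamma_R(z')$ at a time in $t_{z'}+[-\theta,\theta]$.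
- If $x'=x+1$: near $(y_z+2a,t_z+2S)$ the path $\gamma_R(z)$ meets $\gamma_{L_2}(z)$, at a time in $t_z+[1.8S,2.2S]$. Change to $\gamma_{L_2}(z)$. With $z''=(y_z+a,t_z+3S)$, the point of $(x+1,k+1)$, it meets $\gamma_R(z'')$ at a time in $t_{z''}+[-\theta,\theta]$.

In each case both paths are defined on the window required in Step 5, by the time ranges in Step 1. The changes happen in the right order: we join $\gamma_R(z)$ at the latest at $t_z+0.2S<t_z+0.8S$, and leave it at the latest at $t_z+2.2S<t_z+2.8S$. By Lemma 3 the concatenation is a path, which proves the claim.

**Step 7: conclusion.** If $W_K\ne\emptyset$, take a site of level $K$ in $W_K$ with point $z$, and follow $\gamma_R(z)$, whose time range is $[3KS,3KS+2.4S]$, to its end. So the TCP on $C_n$ from the full state is alive at time $3KS$. By Lemma 10 with $K=\lfloor e^{M-2}\rfloor$,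
$$\mathbb E^{\rm full}[\tau^{(n)}]\ge\tfrac32\,S\,\lfloor e^{M-2}\rfloor,\qquad M=\lfloor(n-1)/a\rfloor-5.\tag{8}$$

**Proof of the second half of Theorem 1.** Let $p\in(p_c,1)$. Then $\alpha(p)>0$, and by (3), (4) and (8)
$$E_n(p)=p\,n\,\mathbb E^0\tau^{(n)}\ge p\,\mathbb E^{\rm full}\tau^{(n)}\ge\tfrac32\,p\,S\,\lfloor e^{M-2}\rfloor,$$
so $\liminf_n\frac1n\log E_n(p)\ge\frac1{a(p)}>0$. $\square$

## 12. The limit of $E_n(p)/n$, the value at $p_c$, and the bound $p_c\le\frac45$

It remains to prove Theorem 2.

**Item 1.** This is Lemma 1 together with the monotonicity in Lemma 2.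

**A comparison of $C_n$ with $\mathbb Z$.** For Items 2 and 4 we need to know how little the cycle differs from the line before the occupied set can wrap around. Start from $\{0\}$ and let $D_t^+$ and $D_t^-$ be the displacements of the right and left edges when all events on $\mathbb Z$ are treated as births. They use the events at sites $\ge1$ and $\le-1$ respectively, so they are independent Poisson($t$) variables, and $A_t\subset[-D_t^-,D_t^+]$ by monotonicity. Let $m=\lfloor(n-1)/2\rfloor$, and realize the process on $C_n$ with the events of $\mathbb Z$ at $n$ consecutive sites containing $[-m,m]$. If $D_t^\pm\le m-1$, then by induction over the events all occupied sites of both processes stay in $[-(m-1),m-1]$ and the two processes coincide on $[0,t]$. Hence, with the bound in Lemma 5,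
$$\big|P^0(\tau^{(n)}>t)-P^0(\tau^{\mathbb Z}>t)\big|\le2P(N_t\ge m)\le2e^{2t-m}.\tag{9}$$

**Item 2.** The upper bound is (3) with Lemma 9. By (9), $P^0(\tau^{(n)}>t)\to P^0(\tau^{\mathbb Z}>t)$ for each $t$, so Fatou's lemma gives $\liminf_n\mathbb E^0\tau^{(n)}\ge\mathbb E^0\tau^{\mathbb Z}$; with Lemma 9, $\mathbb E^0\tau^{(n)}\to\mathbb E^0\tau^{\mathbb Z}\in(0,\infty]$. Multiply by $p$ and use (3). For $0<p<p_c$ the limit is finite by Lemma 8, and by Lemma 9, (9) and Lemma 8,
$$0\le\mathbb E^0\tau^{\mathbb Z}-\mathbb E^0\tau^{(n)}\le\int_0^{m/8}2e^{2t-m}\,dt+\int_{m/8}^\infty P^0(\tau^{\mathbb Z}>t)\,dt\le Ce^{-cn},$$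
since the first integral is at most $e^{-3m/4}$ and the second is exponentially small in $m$. $\square$

**Item 3.** The lower bound is (8) with (3) and (4). For the upper bound we exhibit a way to die in unit time. With probability at least $q^n$, where $q=e^{-p}(1-e^{-(1-p)})>0$, in a given unit of time every site of $C_n$ has at least one death and no birth; this forces extinction, whatever the state before. So $P(\tau^{(n)}>k)\le(1-q^n)^k$ for integers $k\ge0$, hence $\mathbb E\tau^{(n)}\le\sum_{k\ge0}P(\tau^{(n)}>k)\le q^{-n}$, and $E_n(p)\le p\,n\,q^{-n}$. $\square$

**Item 4.** **Step 1: the mean size and its continuity.** The mean size of the occupied set is a quantity that varies continuously with $p$ and detects both sides of $p_c$. Let $\mu_p(t)=\mathbb E^0|A_t|$ on $\mathbb Z$. By additivity, $|A_{s+t}|$ is at most the sum over $y\in A_s$ of the sizes of the processes restarted at time $s$ from $\{y\}$, so $\mu_p(s+t)\le\mu_p(s)\mu_p(t)$. For fixed $t$, $\mu_p(t)$ is continuous in $p\in(0,1)$: we have $|A_t|\le1+D_t^++D_t^-$, which is integrable and does not depend on $p$, and $A_t$ can differ between parameters $p$ and $p'$ only if one of the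 a.s. finitely many marks of events in $[-D_t^-,D_t^+]\times[0,t]$ lies between $p$ and $p'$, inclusive. A.s. no mark equals $p$, so this does not happen for $p'$ close to $p$; dominated convergence gives continuity.

**Step 2: $\mu_{p_c}(t)\ge1$ for all $t>0$.** Suppose $\mu_{p_c}(t_0)<1$. By continuity $\mu_p(t_0)<1$ for some $p\in(p_c,1)$. At this $p$, $P^0(\tau^{\mathbb Z}>kt_0)\le\mu_p(kt_0)\le\mu_p(t_0)^k$, so $\mathbb E^0\tau^{\mathbb Z}<\infty$. But $\alpha(p)>0$, and Lemma 9, (4) and (8) give $\mathbb E^0\tau^{\mathbb Z}\ge\frac1n\mathbb E^{\rm full}\tau^{(n)}\to\infty$, a contradiction.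

**Step 3: survival probabilities at $p_c$.** The set has size at most of order $t$, so a mean size of at least $1$ forces a survival probability of order at least $1/t$. Let $t\ge1$ and $N=D_t^++D_t^-$, a Poisson($2t$) variable. Since $|A_t|\le1+N$, and $1+N\le e^N\le e^{2N-16t}$ on $\{N\ge16t\}$,
$$1\le\mu_{p_c}(t)\le(1+16t)\,P^0(\tau^{\mathbb Z}>t)+\mathbb E[(1+N);N\ge16t]\le17t\,P^0(\tau^{\mathbb Z}>t)+e^{2t(e^2-1)-16t}.$$
As $2(e^2-1)<13$, the last term is at most $e^{-3}<\frac12$. So $P^0(\tau^{\mathbb Z}>t)\ge\frac1{34t}$ for $t\ge1$.

**Step 4: back to the cycle.** By (9), for $1\le t\le m/8$ we have $P^0(\tau^{(n)}>t)\ge\frac1{34t}-2e^{-3m/4}$. Hence for $n$ large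
$$\mathbb E^0\tau^{(n)}\ge\int_1^{m/8}\Big(\frac1{34t}-2e^{-3m/4}\Big)dt\ge c\log n,$$
and $E_n(p_c)=p_c\,n\,\mathbb E^0\tau^{(n)}\ge c'\,n\log n$ with $c'>0$. So $E_n(p_c)$ is not $O(n)$; together with Theorem 1, $E_n(p)=O(n)$ if and only if $p<p_c$. $\square$

**Item 5.** The bound $p_c\ge\frac12$ was shown in Section 9. For $p_c\le\frac45$ we compare with the contact process on $\mathbb Z$, in which an occupied site recovers at rate $1$ and a vacant site becomes occupied at rate $\lambda$ times the number of its occupied neighbors. It survives with positive probability from a single site for every $\lambda>2$, since its critical value satisfies $\lambda_c\le2$ (R. Holley and T. M. Liggett, *The survival of contact processes*, Ann. Probab. 6 (1978) 198–206). A site has at most two neighbors, so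
$$p\,\mathbf 1\{\text{at least one occupied neighbor}\}\ge\frac p2\,\#\{\text{occupied neighbors}\}.$$
By the standard monotone coupling, the TCP dominates the contact process with recovery rate $1-p$ and infection rate $p/2$, which after a time change has $\lambda=\frac p{2(1-p)}$. This exceeds $2$ exactly for $p>\frac45$. So for $p>\frac45$ we have $P^0(\tau^{\mathbb Z}=\infty)>0$, hence $\alpha(p)\ge0$ by Lemma 8. Applying Lemma 7 between two parameters in $(\frac45,1)$ gives $\alpha>0$ on $(\frac45,1)$, so $p_c\le\frac45$. $\square$
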